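\title{The Laplacian of a generic K\"ahler metric has simple spectrum}

\begin{abstract}
Let $X$ be a compact connected complex manifold of dimension $n\ge2$ that admits K\"ahler metrics. We prove that for a generic K\"ahler metric on $X$ every eigenvalue of the Laplacian on functions is simple. The same holds inside each K\"ahler class, and even when only potentials supported in a fixed open set are allowed. The proof studies the second variation of a multiple eigenvalue along two potentials with disjoint supports. This variation is governed by a nonlocal operator whose leading symbol is a quotient of polynomials, and the quotient cannot be a polynomial when $n\ge2$. We also show that the metrics with simple spectrum form a path connected set, that they fill all but countably many points of a segment issuing from one of them, and we treat curves.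
\end{abstract}

\section{The question and the results}\label{sec:intro}

\subsection{The question}
By a theorem of Uhlenbeck, the Laplacian on functions of a generic Riemannian metric on a compact connected manifold of dimension at least $2$ has simple eigenvalues: all its eigenspaces are $1$-dimensional. Here a subset of a topological space is \emph{residual} if it is a countable intersection of open dense subsets, and ``generic'' means that the metrics with the property form a residual subset of the space of all metrics with the $C^\infty$ topology. Linear algebra suggests such a statement: a real symmetric $2\times2$ matrix $(M_{ij})$ has a double eigenvalue only if $M_{12}=0$ and $M_{11}=M_{22}$, and a sufficiently rich family of perturbations destroys these coincidences.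

Whether the same is true for K\"ahler metrics is posed as an open question in \cite{MO}, with no answer recorded and without a definition of genericity. We read it as follows.

\medskip\noindent\textbf{Question.} \emph{Let $X$ be a compact connected complex manifold of complex dimension $n\ge2$ that admits K\"ahler metrics. Let $\mathcal K(X)$ be the space of all K\"ahler metrics compatible with the fixed complex structure $J$, the K\"ahler class being allowed to vary, with the $C^\infty$ topology. Is there a residual subset of $\mathcal K(X)$ all of whose metrics have only $1$-dimensional eigenspaces of the Laplacian on functions? Does the answer depend on $X$?}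
\medskip

Uhlenbeck's theorem does not decide this. If $g\in\mathcal K(X)$ has K\"ahler form $\omega$ and $f$ is not constant, then $d(e^f\omega)=e^f\,df\wedge\omega\ne0$ for $n\ge2$ (Lemma~\ref{lem:wedge}), so $e^fg\notin\mathcal K(X)$. Hence $\mathcal K(X)$ is a closed set with empty interior among Riemannian metrics, and a residual set may miss it altogether. Restricted families can force multiplicities. On a flat torus, $\cos(\xi\cdot x)$ and $\sin(\xi\cdot x)$ always share their eigenvalue. The Hodge Laplacian of a K\"ahler metric preserves types, so on real $1$-forms it commutes with $J$ and all its eigenspaces have even dimension. On functions, however, $J$ does not act, and the deformations $\omega+i\partial\bar\partial\varphi$ depend on an arbitrary function $\varphi$. One therefore guesses that the answer is yes, and the difficulty is to show that these deformations alone suffice.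

\subsection{Results}
We identify a K\"ahler metric $g$ with its K\"ahler form $\omega=g(J\cdot,\cdot)$; this is a linear homeomorphism for the $C^\infty$ topologies. Let $\mathcal Z$ be the Fr\'echet space of closed real smooth $(1,1)$-forms on $X$. Then $\mathcal K=\mathcal K(X)$ is the open convex cone of positive forms in $\mathcal Z$. For a function $\varphi$ write
\[
\alpha_\varphi=i\partial\bar\partial\varphi .
\]
Fix a nonempty open set $O\subset X$, a form $\kappa\in\mathcal K$, and a closed linear subspace $L\subset\mathcal Z$ that contains $\alpha_\varphi$ for every $\varphi\in C_c^\infty(O)$. Put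
\[
\mathcal K_L=\mathcal K\cap(\kappa+L).
\]
This is a convex open subset of the separable Fr\'echet affine space $\kappa+L$. So it is separable and metrizable, and, because $L$ is closed, it is a Baire space: its residual subsets are dense. Three choices of $L$ should be kept in mind.
\begin{itemize}
\item $L=\mathcal Z$: then $\mathcal K_L=\mathcal K(X)$, the case of the Question.
\item $L=i\partial\bar\partial C^\infty(X)$: by the $\partial\bar\partial$-lemma this is the space of exact real $(1,1)$-forms, it is closed as the kernel of the continuous map $\mathcal Z\to H^2(X,\mathbb R)$, and $\mathcal K_L$ is the set of K\"ahler forms in the class of $\kappa$.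
\item $L$ the closure of $\{\alpha_\varphi:\varphi\in C_c^\infty(O)\}$: the metric is perturbed only locally.
\end{itemize}
Let $0=\lambda_0(\omega)<\lambda_1(\omega)\le\lambda_2(\omega)\le\cdots$ be the eigenvalues of the Laplacian of $\omega$ on functions, repeated according to multiplicity, and put
\[
S_k=\{\omega\in\mathcal K_L:\lambda_0<\lambda_1<\dots<\lambda_k<\lambda_{k+1}\},\qquad S=\bigcap_{k}S_k .
\]
Thus $S$ is the set of metrics in $\mathcal K_L$ with simple spectrum.

\begin{theorem}\label{thm:main}
Let $n\ge2$. Each $S_k$ is open and dense in $\mathcal K_L$; hence $S$ is residual and dense in $\mathcal K_L$. In particular, taking $L=\mathcal Z$, all eigenspaces of the Laplacian of a generic $g\in\mathcal K(X)$ are $1$-dimensional.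
\end{theorem}

So the answer to the Question is yes, for every $X$. The next two theorems are complements.

\begin{theorem}\label{thm:paths}
Let $n\ge2$.
\begin{enumerate}
\item For $\omega_0,\omega_1\in S$, in the space of $C^1$ paths $[0,1]\to\mathcal K_L$ from $\omega_0$ to $\omega_1$, the paths lying entirely in $S$ form a residual set. In particular $S$ is path connected.
\item If $\omega_0\in S$ and $\omega_1\in\mathcal K_L$, then all but countably many metrics on the segment $[\omega_0,\omega_1]$ have simple spectrum. In a relatively open convex subset of a finite-dimensional affine subspace of $\kappa+L$ that lies in $\mathcal K_L$ and contains a point of $S$, the metrics without simple spectrum form a Lebesgue null set.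
\end{enumerate}
\end{theorem}

\begin{theorem}\label{thm:curves}
Let $n=1$ and $L\supset i\partial\bar\partial C^\infty(X)$; for example, let $\mathcal K_L$ consist of all K\"ahler metrics, or of those of a fixed area. Then each $S_k$ is open and dense in $\mathcal K_L$, and $S$ is residual and dense.
\end{theorem}

\subsection{The idea}
A cluster of $m$ eigenvalues near a multiple eigenvalue $\lambda$ is the spectrum of a symmetric $m\times m$ matrix $M(\omega)$ that depends smoothly on $\omega$. If simplicity were not generic, $M$ would be scalar on an open set, and all derivatives of the entry $M_{12}$ would vanish. For curves the first derivative already gives a contradiction (Section~\ref{sec:first}). For $n\ge2$ the first derivative contains an extra term of Monge--Amp\`ere type, and we do not try to exploit it. We differentiate twice instead, along potentials $\chi,\psi$ with disjoint supports. The potential $\psi$ changes the eigenfunctions on all of $X$, through the Green operator of the Laplacian at $\lambda$, and $\chi$ detects the change. This interaction at a distance is,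 up to harmless terms, $-\int\chi A\psi$ for an explicit operator $A$ (Section~\ref{sec:second}). If it vanished, $A$ would act like a differential operator up to a smooth kernel. But on rapidly oscillating functions $A$ acts, to leading order, as multiplication by $2U^\sharp V^\sharp/q$, where $q$ is the symbol of the Laplacian and $U^\sharp,V^\sharp$ are the quadratic forms defined by the complex Hessians of two eigenfunctions. This quotient is a polynomial only if one of the Hessians is a multiple of $\omega$, which is impossible on an open set when $n\ge2$ (Section~\ref{sec:nonlocal}).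

\section{Conventions and identities}\label{sec:prelim}

In Sections~\ref{sec:prelim}--\ref{sec:second} the dimension $n\ge1$ is arbitrary. Functions are real unless stated otherwise; the Laplacian is a real operator, so this does not affect multiplicities. Fix $\omega\in\mathcal K$ and write $\omega^{[k]}=\omega^k/k!$, $\omega^{[-1]}=0$, $dV=\omega^{[n]}$ and $(f,h)=\int_Xfh\,dV$.

\subsection{Linear algebra of $(1,1)$-forms}
In holomorphic coordinates a real $(1,1)$-form $\alpha=i\sum a_{j\bar k}\,dz_j\wedge d\bar z_k$ is a Hermitian matrix $a$. If $g,a,b$ are the matrices of $\omega,\alpha,\beta$, put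
\[
\operatorname{tr}\alpha=\operatorname{tr}(g^{-1}a),\qquad \langle\alpha,\beta\rangle=\operatorname{tr}(g^{-1}a\,g^{-1}b).
\]
Both are independent of the coordinates, $\langle\ ,\rangle$ is a positive definite inner product at each point, and $\langle\omega,\beta\rangle=\operatorname{tr}\beta$. We have
\begin{equation}\label{eq:wedge}
\alpha\wedge\omega^{[n-1]}=\operatorname{tr}\alpha\;dV,\qquad
\alpha\wedge\beta\wedge\omega^{[n-2]}=(\operatorname{tr}\alpha\operatorname{tr}\beta-\langle\alpha,\beta\rangle)\,dV .
\end{equation}
Indeed, at a point choose a coframe $\theta_j$ of type $(1,0)$ with $\omega=\sum\eta_j$ and $\alpha=\sum a_j\eta_j$, where $\eta_j=i\theta_j\wedge\bar\theta_j$. The $\eta_j$ commute, have square zero, and $dV=\eta_1\cdots\eta_n$. So $\alpha\wedge\omega^{[n-1]}=\sum a_j\,dV$ and $\alpha^2\wedge\omega^{[n-2]}=2\sum_{j<k}a_ja_k\,dV=\big((\sum a_j)^2-\sum a_j^2\big)\,dV$; the case $\alpha\neq\beta$ follows by polarization.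

\begin{lemma}\label{lem:wedge}
Let $n\ge2$. If $w$ is a real function and $dw\wedge\omega=0$ at a point, then $dw=0$ there.
\end{lemma}

\begin{proof}
The $(2,1)$-part of $dw\wedge\omega$ is $\partial w\wedge\omega$. If $\partial w=\sum w_k\theta_k$, the coefficient of $\theta_k\wedge\eta_j$ in $\partial w\wedge\omega$ is $w_k$ for any $j\ne k$, and such a $j$ exists because $n\ge2$. So $\partial w=0$ and $dw=\partial w+\overline{\partial w}=0$.
\end{proof}

\subsection{The Laplacian}
Put $\Delta f=\Delta_\omega f=-\operatorname{tr}\alpha_f$ and $\langle df,dh\rangle=\operatorname{tr}(i\partial f\wedge\bar\partial h+i\partial h\wedge\bar\partial f)$. Expanding $\partial\bar\partial(fh)$ gives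
\begin{equation}\label{eq:leibniz}
\Delta(fh)=f\Delta h+h\Delta f-\langle df,dh\rangle .
\end{equation}
If $\Psi$ is a closed form of type $(n-1,n-1)$, then $\partial\Psi=\bar\partial\Psi=0$, and Stokes' theorem applied to $f\,\bar\partial h\wedge\Psi$ and to $h\,\partial f\wedge\Psi$ gives
\begin{equation}\label{eq:stokes}
\int f\,\alpha_h\wedge\Psi=-\int i\partial f\wedge\bar\partial h\wedge\Psi=\int h\,\alpha_f\wedge\Psi .
\end{equation}
With $\Psi=\omega^{[n-1]}$, which is closed because $\omega$ is K\"ahler, we find that $\Delta$ is symmetric and $(f,\Delta f)=\int i\partial f\wedge\bar\partial f\wedge\omega^{[n-1]}=\frac12\int\langle df,df\rangle\,dV$. Writing $\theta_j=(\epsilon_j+i\epsilon'_j)/\sqrt2$ with a $g$-orthonormal coframe $\epsilon_j,\epsilon_j'$, we get $\eta_j=\epsilon_j\wedge\epsilon'_j$ and $\langle df,df\rangle=2\sum|f_j|^2=|df|_g^2$ for $\partial f=\sum f_j\theta_j$. So $dV$ is the Riemannian volume and $\Delta$ is one half of the Riemannian Laplacian.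

For $\omega_t=\omega+t\alpha$, differentiating $(g+ta)^{-1}$ and $\omega_t^{[n]}$ gives
\begin{equation}\label{eq:vary}
\tfrac{d}{dt}\big|_0\Delta_{\omega_t}h=\langle\alpha,\alpha_h\rangle,\qquad \tfrac{d}{dt}\big|_0\,dV_{\omega_t}=\operatorname{tr}\alpha\;dV .
\end{equation}

We use the following standard facts; $H^r$ denotes the $L^2$ Sobolev space of order $r$.
\begin{itemize}
\item[(F1)] $\Delta$ with domain $H^2$ is self-adjoint on $L^2(dV)$ with compact resolvent, and its kernel consists of the constants, since $X$ is connected. The min--max principle holds: $\lambda_k=\min_{F}\max_{0\ne f\in F}(f,\Delta f)/(f,f)$ over $(k+1)$-dimensional subspaces $F\subset C^\infty(X)$.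
\item[(F2)] If $f\in H^2$ and $(\Delta-\lambda)f\in H^r$, then $f\in H^{r+2}$ and $\|f\|_{H^{r+2}}\le C(\|(\Delta-\lambda)f\|_{H^r}+\|f\|_{L^2})$. Moreover $H^s\subset C^k$ continuously for $s>n+k$, the real dimension being $2n$.
\item[(F3)] (Unique continuation \cite{Aronszajn}.) A solution of $\Delta w=\lambda w$ on the connected manifold $X$ that vanishes on a nonempty open set vanishes identically.
\item[(F4)] A distribution on an open subset of $\mathbb R^d$ whose support is contained in a point $x$ is a finite linear combination of derivatives of the Dirac mass at $x$.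
\end{itemize}

\begin{lemma}\label{lem:cont}
Each $\lambda_k$ is continuous on $\mathcal K$ for the $C^0$ topology. Hence each $S_k$ is open.
\end{lemma}

\begin{proof}
Let $(1-\epsilon)\omega\le\omega'\le(1+\epsilon)\omega$. At a point write $\omega'=\sum c_j\eta_j$ with $|c_j-1|\le\epsilon$. Then $dV'=\prod c_j\,dV$ and $i\partial f\wedge\bar\partial f\wedge\omega'^{[n-1]}=\sum_j|f_j|^2\prod_{k\ne j}c_k\,dV$. So the Rayleigh quotients of $\omega'$ and $\omega$, and by (F1) the numbers $\lambda_k(\omega')$ and $\lambda_k(\omega)$, differ by a factor between $(1-\epsilon)^{n-1}(1+\epsilon)^{-n}$ and $(1+\epsilon)^{n-1}(1-\epsilon)^{-n}$.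
\end{proof}

\subsection{Moving the derivatives off the potential}
By \eqref{eq:vary}, the variation of $\Delta h$ along $\alpha_\varphi$, tested against $f$, is $\int f\langle\alpha_\varphi,\alpha_h\rangle\,dV$. Since $\varphi$ is the free parameter, we want this as an integral of $\varphi$ against an explicit function. Fix $\lambda\in\mathbb R$ and define the symmetric bilinear expression
\[
P(f,h)=\langle\alpha_f,\alpha_h\rangle-\lambda\langle df,dh\rangle+\lambda^2fh .
\]
For a smooth function $u$ define second-order operators $D_u\varphi=\langle\alpha_\varphi,\alpha_u\rangle$ and $P_uh=P(u,h)$.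

\begin{lemma}\label{lem:parts}
Let $\Delta u=\lambda u$. For all $\varphi,h\in C^\infty(X)$,
\begin{align}
(D_u\varphi,h)&=(\varphi,P_uh),\label{eq:transpose}\\
\int u\,\langle\alpha_\varphi,\alpha_h\rangle\,dV&=\big(\varphi,\;P_uh+\Delta(u\,(\Delta-\lambda)h)\big).\label{eq:parts}
\end{align}
\end{lemma}

\begin{proof}
Let $f,h,\varphi$ be arbitrary smooth functions. We apply \eqref{eq:wedge}, then the symmetry of $\Delta$ and \eqref{eq:stokes} with the closed form $\Psi=\alpha_h\wedge\omega^{[n-2]}$, then \eqref{eq:wedge} again:
\begin{align*}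
\int f\langle\alpha_\varphi,\alpha_h\rangle\,dV&=(f\Delta h,\Delta\varphi)-\int f\,\alpha_\varphi\wedge\alpha_h\wedge\omega^{[n-2]}\\
&=(\varphi,\Delta(f\Delta h))-\int\varphi\,\alpha_f\wedge\alpha_h\wedge\omega^{[n-2]}\\
&=\big(\varphi,\;\Delta(f\Delta h)-\Delta f\,\Delta h+\langle\alpha_f,\alpha_h\rangle\big).
\end{align*}
Put $k=(\Delta-\lambda)h$. Then $\Delta(f\Delta h)-\Delta f\Delta h=\lambda\big(\Delta(fh)-h\Delta f\big)+\Delta(fk)-k\Delta f$, and by \eqref{eq:leibniz}, $\Delta(fh)-h\Delta f=\lambda fh+fk-\langle df,dh\rangle$. Hence
\[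
\int f\langle\alpha_\varphi,\alpha_h\rangle\,dV=\big(\varphi,\;P(f,h)+\Delta(fk)-k\,(\Delta-\lambda)f\big).
\]
If the function in the place of $h$ is $u$, then $k=0$ and we obtain \eqref{eq:transpose}. If $f=u$, the last term vanishes and we obtain \eqref{eq:parts}.
\end{proof}

For two eigenfunctions $u,v$ with eigenvalue $\lambda$, \eqref{eq:wedge} gives $\langle\alpha_u,\alpha_v\rangle\,dV=\lambda^2uv\,dV-\alpha_u\wedge\alpha_v\wedge\omega^{[n-2]}$, and \eqref{eq:leibniz} gives $\Delta(uv)=2\lambda uv-\langle du,dv\rangle$. Therefore
\begin{equation}\label{eq:MA}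
P(u,v)\,dV=\lambda\,\Delta(uv)\,dV-\alpha_u\wedge\alpha_v\wedge\omega^{[n-2]} .
\end{equation}

\section{The eigenvalue matrix, its first variation, and curves}\label{sec:first}

\subsection{The matrix $M$}
At a multiple eigenvalue the individual functions $\lambda_k(\omega)$ need not be differentiable, but the sum of the eigenspaces of the whole cluster moves smoothly. We therefore follow the matrix of $\Delta_\omega$ on that sum. To use ordinary calculus in Banach spaces we let $\omega$ vary in the space $\mathcal B$ of \emph{continuous} real $(1,1)$-forms with the $C^0$ norm; this is possible because $\Delta_\omega f=-\operatorname{tr}_\omega\alpha_f$ contains no derivative of $\omega$.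

\begin{lemma}\label{lem:M}
Let $\omega_*\in\mathcal K$ and let $\lambda=\lambda_a(\omega_*)=\dots=\lambda_{a+m-1}(\omega_*)>0$ be an eigenvalue of multiplicity exactly $m$, with orthonormal eigenbasis $e_1,\dots,e_m$. There are a ball $\mathcal N\subset\mathcal B$ about $\omega_*$ and smooth maps $e_i(\cdot):\mathcal N\to H^2$, $M:\mathcal N\to\mathbb R^{m\times m}$ with $e_i(\omega_*)=e_i$, $M(\omega_*)=\lambda I$, and the following properties.
\begin{enumerate}
\item For $\omega\in\mathcal K\cap\mathcal N$ the functions $e_i(\omega)$ are smooth and orthonormal in $L^2(dV_\omega)$, the matrix $M(\omega)$ is symmetric with eigenvalues $\lambda_a(\omega),\dots,\lambda_{a+m-1}(\omega)$, and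
\begin{equation}\label{eq:eigen}
\Delta_\omega e_i(\omega)=\sum_jM_{ij}(\omega)\,e_j(\omega).
\end{equation}
In particular $M(\omega)$ is scalar if and only if $\lambda_a(\omega)=\dots=\lambda_{a+m-1}(\omega)$.
\item For $\psi\in C^\infty(X)$, at $\omega_*$: $\ \big(De_i(\omega_*)[\alpha_\psi],e_j\big)=\frac12\big(\psi,\Delta(e_ie_j)\big)$.
\end{enumerate}
\end{lemma}

\begin{proof}
Write $\Delta_*=\Delta_{\omega_*}$. For $\omega=\omega_*+\alpha\in\mathcal B$ the matrix $b=g_*^{-1}a$ is a continuous field of endomorphisms, $g^{-1}=\sum_k(-b)^kg_*^{-1}$ for $\|b\|_{C^0}<1$, and $dV_\omega=\det(1+b)\,dV_{\omega_*}$. So $\omega\mapsto\Delta_\omega\in B(H^2,L^2)$ and the density of $dV_\omega$ are smooth near $\omega_*$.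

Let $\Gamma$ be a circle centered at $\lambda$ with no other eigenvalue of $\Delta_*$ inside or on it. For $z\in\Gamma$ the operator $R_z=(z-\Delta_*)^{-1}$ is bounded from $L^2$ to $H^2$ (complexified), uniformly in $z$. From $z-\Delta_\omega=\big(1-(\Delta_\omega-\Delta_*)R_z\big)(z-\Delta_*)$ we get $(z-\Delta_\omega)^{-1}=R_z\sum_k\big((\Delta_\omega-\Delta_*)R_z\big)^k$, uniformly for $z\in\Gamma$ and $\omega$ in a small ball $\mathcal N$. Hence
\[
\Pi_\omega=\frac1{2\pi i}\oint_\Gamma(z-\Delta_\omega)^{-1}\,dz\in B(L^2,H^2)
\]
is a convergent power series in $\Delta_\omega-\Delta_*$, so it is smooth on $\mathcal N$. It maps real functions to real functions, because $\Delta_\omega$ is real and $\Gamma$ is symmetric about $\mathbb R$. Put $s_i=\Pi_\omega e_i$ and $Q_{ij}=\int s_is_j\,dV_\omega$, so that $Q(\omega_*)=I$. Shrink $\mathcal N$ so that on it $Q$ is positive definite and $\|\Pi_\omega-\Pi_{\omega_*}\|<1$ on $L^2(dV_{\omega_*})$, and so that $\lambda_a,\dots,\lambda_{a+m-1}$ stay inside $\Gamma$ on $\mathcal K\cap\mathcal N$ (Lemma~\ref{lem:cont}). Define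
\[
e_i(\omega)=\sum_j(Q^{-1/2})_{ji}\,s_j,\qquad M_{ij}(\omega)=\int\big(\Delta_\omega e_i(\omega)\big)\,e_j(\omega)\,dV_\omega .
\]

(1) Let $\omega\in\mathcal K\cap\mathcal N$. By the spectral theorem $\Pi_\omega$ is the orthogonal projection onto the sum $F_\omega$ of the eigenspaces with eigenvalue inside $\Gamma$, which consists of smooth functions by (F2). Two projections at distance less than $1$ have the same rank, since each is injective on the range of the other: $f=\Pi f$ and $\Pi'f=0$ give $\|f\|=\|(\Pi-\Pi')f\|$. So $\dim F_\omega=m$, the eigenvalues inside $\Gamma$ are exactly $\lambda_a,\dots,\lambda_{a+m-1}$, the $e_i(\omega)$ form an orthonormal basis of $F_\omega$, and $M(\omega)$ is the matrix of $\Delta_\omega|_{F_\omega}$.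

(2) Let a dot denote the derivative at $t=0$ along $\omega_*+t\alpha_\psi$, and $\Pi=\Pi_{\omega_*}$. Differentiating $\Pi_\omega^2=\Pi_\omega$ gives $\dot\Pi\Pi+\Pi\dot\Pi=\dot\Pi$, hence $\Pi\dot\Pi\Pi=0$. So $\dot s_j=\dot\Pi\Pi e_j$ is orthogonal to all $e_k$. By \eqref{eq:vary}, $\dot Q_{ij}=\int e_ie_j\operatorname{tr}\alpha_\psi\,dV=-(\psi,\Delta(e_ie_j))$. Since $Q=I$ at $t=0$, the derivative of $Q^{-1/2}$ is $-\frac12\dot Q$, so $\dot e_i=\dot s_i-\frac12\sum_j\dot Q_{ji}e_j$, and (2) follows.
\end{proof}

Along an affine family in $\mathcal K\cap\mathcal N$, \eqref{eq:eigen} may be differentiated any number of times as an identity in $L^2$, the derivatives of $e_i$ lying in $H^2$.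

\begin{lemma}[First variation]\label{lem:first}
Let $\omega\in\mathcal K\cap\mathcal N$ with $M(\omega)=\lambda'I$. For $\varphi\in C^\infty(X)$,
\begin{equation}\label{eq:first}
DM_{ij}(\omega)[\alpha_\varphi]=\int\varphi\,P\big(e_i(\omega),e_j(\omega)\big)\,dV_\omega ,
\end{equation}
where $P$ is formed with $\omega$ and $\lambda'$.
\end{lemma}

\begin{proof}
Differentiating \eqref{eq:eigen} along $\omega+t\alpha_\varphi$ gives $\dot\Delta e_i+(\Delta-\lambda')\dot e_i=\sum_k\dot M_{ik}e_k$. Pair with $e_j$. The second term contributes $(\dot e_i,(\Delta-\lambda')e_j)=0$, because $\Delta$ is symmetric on $H^2$. By \eqref{eq:vary}, $\dot\Delta e_i=D_{e_i}\varphi$, and \eqref{eq:transpose} finishes the proof.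
\end{proof}

\subsection{Reduction to a persistent multiple eigenvalue}
At a single metric we may be unable to split a multiple eigenvalue completely. It is enough to exclude that a multiplicity persists on an open set.

\begin{lemma}\label{lem:reduce}
If some $S_k$ is not dense in $\mathcal K_L$, there are $\omega_*\in\mathcal K_L$ and an eigenvalue $\lambda>0$ of $\Delta_{\omega_*}$ of multiplicity $m\ge2$ such that the matrix $M$ of Lemma~\ref{lem:M} is scalar on a neighborhood of $\omega_*$ in $\mathcal K_L$.
\end{lemma}

\begin{proof}
Let $W\subset\mathcal K_L$ be open, nonempty and disjoint from $S_k$. Since $\lambda_0<\lambda_1$ always, $W$ is the union of the relatively closed sets $W\cap\{\lambda_i=\lambda_{i+1}\}$, $1\le i\le k$. A finite union of closed sets with empty interior has empty interior, so one of them has nonempty interior $W_1$. Choose $\omega_*\in W_1$ at which the multiplicity $m\ge2$ of $\lambda_i$ is smallest among the points of $W_1$, and let $\lambda_{a-1}<\lambda_a=\dots=\lambda_{a+m-1}<\lambda_{a+m}$ be the block containing the index $i$ at $\omega_*$; here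 $a\ge1$. The two strict inequalities persist near $\omega_*$. So there the multiplicity of $\lambda_i$ is at most $m$, with equality only if the whole block coincides. By minimality equality holds near $\omega_*$, and Lemma~\ref{lem:M}(1) applies.
\end{proof}

\subsection{Curves}
For $n=1$ the last term of \eqref{eq:MA} is absent, and the first variation settles the problem.

\begin{proof}[Proof of Theorem~\ref{thm:curves}]
Openness is Lemma~\ref{lem:cont}. If $S_k$ is not dense, take $\omega_*$ as in Lemma~\ref{lem:reduce}. For every $\varphi\in C^\infty(X)$ we have $\alpha_\varphi\in L$, so $M(\omega_*+t\alpha_\varphi)$ is scalar for small $t$, and so is its derivative $\big(\lambda(\varphi,\Delta(e_ie_j))\big)_{ij}$, computed from \eqref{eq:first} and \eqref{eq:MA}. Hence $\Delta(e_1e_2)=0$ and $\Delta(e_1^2-e_2^2)=0$ on $X$, and by (F1) the function $(e_1+ie_2)^2=e_1^2-e_2^2+2ie_1e_2$ is constant. Then the continuous function $e_1+ie_2$ takes at most two values on the connected space $X$, so it is constant. This gives $\lambda e_1=\Delta e_1=0$, a contradiction. So $S$ is residual,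 and dense since $\mathcal K_L$ is Baire.
\end{proof}

For $n\ge2$ the same steps give, for $w=e_1+ie_2$, only the equation $\lambda\Delta(w^2)\,dV=(i\partial\bar\partial w)^2\wedge\omega^{[n-2]}$, and only on $O$; it no longer says that $w^2$ is harmonic on $X$. We turn to the second variation.

\section{The second variation along disjoint potentials}\label{sec:second}

Let $\omega_*,\lambda,e_i,M$ be as in Lemma~\ref{lem:M}, with $m\ge2$; all objects are formed at $\omega_*$. Let $\Pi$ be the orthogonal projection onto $\ker(\Delta-\lambda)$ and $G$ the \emph{reduced resolvent}: $G=(\Delta-\lambda)^{-1}$ on $\ker(\Delta-\lambda)^\perp$ and $G=0$ on $\ker(\Delta-\lambda)$. It is symmetric and bounded on $L^2$, with $(\Delta-\lambda)G=I-\Pi$ on $L^2$ and $G(\Delta-\lambda)=I-\Pi$ on $H^2$. By (F2), $G:H^r\to H^{r+2}$ is bounded for every integer $r\ge0$, so $G$ is continuous on $C^\infty(X)$. For eigenfunctions $u,v$ with eigenvalue $\lambda$ put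
\[
A_{u,v}=P_v\,G\,D_u+P_u\,G\,D_v ,
\]
and define the symmetric bilinear form on $C^\infty(X)$
\[
H(\chi,\psi)=D^2M_{12}(\omega_*)[\alpha_\chi,\alpha_\psi].
\]
In general $H$ contains local terms, quadratic in the second derivatives of the potentials. They disappear when the supports are disjoint, and what remains is explicit.

\begin{proposition}\label{prop:second}
Put $\mu_{ij}(\varphi)=(\varphi,P(e_i,e_j))$ and $c_{ij}(\varphi)=\frac12(\varphi,\Delta(e_ie_j))$. If $\chi,\psi\in C^\infty(X)$ have disjoint supports, then
\begin{multline*}
H(\chi,\psi)=-(\chi,A_{e_1,e_2}\psi)\\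
+\sum_{k=1}^m\big[\mu_{1k}(\chi)c_{2k}(\psi)+\mu_{1k}(\psi)c_{2k}(\chi)+\mu_{2k}(\chi)c_{1k}(\psi)+\mu_{2k}(\psi)c_{1k}(\chi)\big].
\end{multline*}
\end{proposition}

\begin{proof}
Consider the family $\omega_*+s\alpha_\chi+t\alpha_\psi$; derivatives are taken at $s=t=0$. By Lemmas~\ref{lem:first} and~\ref{lem:M}(2), $\partial_sM_{ij}=\mu_{ij}(\chi)$, $\partial_tM_{ij}=\mu_{ij}(\psi)$, $(\partial_se_i,e_j)=c_{ij}(\chi)$ and $(\partial_te_i,e_j)=c_{ij}(\psi)$; both $\mu_{ij}$ and $c_{ij}$ are symmetric in $i,j$. Apply $\partial_s\partial_t$ to \eqref{eq:eigen} with $i=1$: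
\begin{multline*}
(\partial_s\partial_t\Delta)e_1+(\partial_s\Delta)\partial_te_1+(\partial_t\Delta)\partial_se_1+(\Delta-\lambda)\partial_s\partial_te_1\\
=\sum_k\big[(\partial_s\partial_tM_{1k})e_k+\mu_{1k}(\chi)\partial_te_k+\mu_{1k}(\psi)\partial_se_k\big].
\end{multline*}
If $a,b$ are the matrices of $\alpha_\chi,\alpha_\psi$, then $\partial_s\partial_t(g+sa+tb)^{-1}=g^{-1}ag^{-1}bg^{-1}+g^{-1}bg^{-1}ag^{-1}=0$, because at each point $a=0$ or $b=0$. So $\partial_s\partial_t\Delta=0$. Pairing with $e_2$ kills the term with $\Delta-\lambda$ and gives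
\begin{multline}\label{eq:H}
H(\chi,\psi)=\big((\partial_s\Delta)\partial_te_1,e_2\big)+\big((\partial_t\Delta)\partial_se_1,e_2\big)\\
-\sum_k\big[\mu_{1k}(\chi)c_{2k}(\psi)+\mu_{1k}(\psi)c_{2k}(\chi)\big].
\end{multline}
Next we compute $h=\partial_te_1$. Applying $\partial_t$ to \eqref{eq:eigen} gives
\[
(\Delta-\lambda)h=\sum_k\mu_{1k}(\psi)e_k-D_{e_1}\psi .
\]
The right side is smooth, so $h$ is smooth by (F2), and
\[
h=G(\Delta-\lambda)h+\Pi h=-GD_{e_1}\psi+\sum_kc_{1k}(\psi)e_k .
\]
By \eqref{eq:vary} and \eqref{eq:parts}, $((\partial_s\Delta)h,e_2)=(\chi,P_{e_2}h)+\big(\chi,\Delta(e_2(\Delta-\lambda)h)\big)$. In the last term $D_{e_1}\psi$ vanishes near the support of $\chi$ and drops out. Thus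
\[
\big((\partial_s\Delta)\partial_te_1,e_2\big)=-(\chi,P_{e_2}GD_{e_1}\psi)+\sum_k\big[\mu_{2k}(\chi)c_{1k}(\psi)+2\mu_{1k}(\psi)c_{2k}(\chi)\big].
\]
The second term of \eqref{eq:H} is the same with $\chi$ and $\psi$ exchanged, and by \eqref{eq:transpose} and the symmetry of $G$,
\[
(\psi,P_{e_2}GD_{e_1}\chi)=(GD_{e_2}\psi,D_{e_1}\chi)=(\chi,P_{e_1}GD_{e_2}\psi).
\]
Inserting both into \eqref{eq:H} gives the formula.
\end{proof}

The sum in Proposition~\ref{prop:second} has a smooth integral kernel, so we need a property of $A_{e_1,e_2}$ that does not see such terms.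

\begin{definition}\label{def:regular}
A bilinear form $\beta$ on $C^\infty(X)$ is \emph{regular} on an open set $O'\subset X$ if there is $R\in C^\infty(O'\times O')$ with
\[
\beta(\chi,\psi)=\iint\chi(x)\psi(y)R(x,y)\,dV(x)\,dV(y)
\]
for all $\chi,\psi\in C_c^\infty(O')$ with disjoint supports.
\end{definition}

The content of the definition is that $R$ is smooth \emph{across} the diagonal. The form $(\chi,T\psi)$ of a differential operator $T$ is regular with $R=0$, a product $(\chi,p)(\psi,p')$ with $p,p'$ smooth is regular with $R=p(x)p'(y)$, and regularity on $O'$ passes to open subsets. By Proposition~\ref{prop:second}, $H$ is regular on $O'$ if and only if $(\chi,A_{e_1,e_2}\psi)$ is.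

\section{The operator $A_{u,v}$ is not local}\label{sec:nonlocal}

\begin{proposition}\label{prop:nonlocal}
Let $n\ge2$, $\omega\in\mathcal K$, $\lambda>0$, and let $u,v$ be nonzero with $\Delta u=\lambda u$, $\Delta v=\lambda v$. Then the form $(\chi,A_{u,v}\psi)$ is not regular on any nonempty open set.
\end{proposition}

\subsection{A flat torus}
Let $X=\mathbb R^4/(2\pi\mathbb Z)^4$ with $z_1=x_1+ix_2$, $z_2=x_3+ix_4$ and $\omega=\frac i4\sum dz_j\wedge d\bar z_j$. Then $\Delta=\Delta'+\Delta''$ with $\Delta'=-\partial_1^2-\partial_2^2=-4\partial_{z_1}\partial_{\bar z_1}$ and $\Delta''=-\partial_3^2-\partial_4^2$. Take $\lambda=1$, $u=\cos x_1$, $v=\sin x_1$. The only nonzero entry of the matrix of $\alpha_u$ is $u_{1\bar1}=-u/4$, so $D_u\varphi=16\,\varphi_{1\bar1}u_{1\bar1}=u\,\Delta'\varphi$, and by \eqref{eq:transpose} $P_uh=\Delta'(uh)$; the same holds for $v$. With $w=e^{ix_1}=u+iv$ acting by multiplication,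
\[
A_{u,v}=\Delta'(vGu+uGv)\Delta'=\tfrac1{2i}\,\Delta'(wGw-\bar wG\bar w)\Delta' .
\]
Let $E=e^{i\xi\cdot x}$ with $\xi=(\xi',\xi'')\in\mathbb Z^2\times\mathbb Z^2$ and $|\xi|>2$. Multiplication by $w^{\pm1}$ shifts $\xi_1$ by $\pm1$, and $G$ divides $w^{\pm1}E$ by $|\xi|^2\pm2\xi_1$. Hence
\begin{align*}
E^{-1}A_{u,v}E&=\frac{|\xi'|^2}{2i}\Big(\frac{|\xi'|^2+4\xi_1+4}{|\xi|^2+2\xi_1}\,e^{2ix_1}-\frac{|\xi'|^2-4\xi_1+4}{|\xi|^2-2\xi_1}\,e^{-2ix_1}\Big)\\
&=\frac{|\xi'|^4}{|\xi|^2}\,\sin2x_1+O(|\xi|).
\end{align*}
If $A_{u,v}$ were a differential operator plus an operator with smooth kernel, the left side would be, at each $x$, a polynomial in $\xi$ plus a bounded function. Replacing $\xi$ by $\tau\xi$ with integers $\tau\to\infty$, the quadratic part $p$ of the polynomial would satisfy $p(\xi)|\xi|^2=|\xi'|^4\sin2x_1$ on $\mathbb Z^4$, hence on $\mathbb R^4$. Where $\sin2x_1\ne0$ this is absurd: for fixed $\xi'\ne0$, $p$ would be a nonzero polynomial in $\xi''$ that tends to $0$ at infinity. On the $2$-torus, where $\xi''$ is absent, the leading term is the polynomial $|\xi|^2\sin 2x_1$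 and the argument gives nothing.

The example has all the steps of the proof: compute $A_{u,v}$ on oscillating functions, show that regularity makes the result a polynomial, and show that it is not one. In general there are no global exponentials, so we cut them off and invert $\Delta-\lambda$ approximately.

\subsection{Oscillating test functions}
Let $O'$ be a coordinate ball with holomorphic coordinates $z_j=x_{2j-1}+ix_{2j}$, and extend all operators complex linearly. For $\xi\in\mathbb R^{2n}$ put $\zeta=\partial(x\cdot\xi)=\frac12\sum_j(\xi_{2j-1}-i\xi_{2j})\,dz_j$; at each point $\xi\mapsto\zeta$ is a real linear bijection onto the $(1,0)$-covectors. A real $(1,1)$-form $\beta$ defines at each point the real quadratic form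
\[
\beta^\sharp(\xi)=\langle\beta,i\zeta\wedge\bar\zeta\rangle .
\]
The forms $i\zeta\wedge\bar\zeta$ correspond to the positive semidefinite matrices of rank at most one, which span the Hermitian matrices, so $\beta^\sharp=0$ implies $\beta=0$. The form $q=\omega^\sharp=\operatorname{tr}(i\zeta\wedge\bar\zeta)$ is positive definite. Put $U=\alpha_u$, $V=\alpha_v$. On the torus above, $q=|\xi|^2$, $U^\sharp=-u|\xi'|^2$ and $V^\sharp=-v|\xi'|^2$.

\begin{lemma}\label{lem:osc}
Fix $\rho\in C_c^\infty(O')$ and $\xi\in\mathbb R^{2n}\setminus0$, and let $E=e^{i\tau x\cdot\xi}$, $\tau\ge1$. Uniformly on $O'$, as $\tau\to\infty$,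
\[
A_{u,v}(\rho E)=\tau^2E\,\frac{2U^\sharp(\xi)V^\sharp(\xi)}{q(\xi)}\,\rho+O(\tau).
\]
\end{lemma}

\begin{proof}
For $a\in C_c^\infty(O')$, since $\partial\bar\partial(x\cdot\xi)=0$,
\[
i\partial\bar\partial(aE)=E\big(-\tau^2a\,i\zeta\wedge\bar\zeta+i\tau(i\zeta\wedge\bar\partial a+i\partial a\wedge\bar\zeta)+i\partial\bar\partial a\big).
\]
Three formulas follow. First, $(\Delta-\lambda)(aE)=E(\tau^2qa+\tau T_1a+T_0a)$ with differential operators $T_1,T_0$ independent of $\tau$. Second, $D_u(\rho E)=E(\tau^2b_0+\tau b_1+b_2)$ with $b_k\in C_c^\infty(O')$ and $b_0=-U^\sharp\rho$. Third, $P_v(aE)=-\tau^2V^\sharp aE+O(\tau)$ uniformly, since $P_v-D_v$ has order one.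

We solve $(\Delta-\lambda)w=D_u(\rho E)$ in powers of $\tau^{-1}$, which is possible because $q>0$. Put $b_k=0$ for $k>2$, $a_k=0$ for $k<0$, and recursively
\[
a_k=q^{-1}(b_k-T_1a_{k-1}-T_0a_{k-2})\in C_c^\infty(O'),\qquad w=E\sum_{k=0}^{N}\tau^{-k}a_k ,\qquad N=n+2 .
\]
The coefficient of $\tau^{2-k}E$ in $(\Delta-\lambda)w$ is $qa_k+T_1a_{k-1}+T_0a_{k-2}=b_k$ for $k\le N$, so
\[
r_\tau:=D_u(\rho E)-(\Delta-\lambda)w=-E\big(\tau^{1-N}(T_1a_N+T_0a_{N-1})+\tau^{-N}T_0a_N\big).
\]
Each derivative of $E$ costs a factor $\tau$, so $\|r_\tau\|_{H^{n+1}}=O(\tau^{1-N+n+1})=O(1)$. Then $\|Gr_\tau\|_{H^{n+3}}=O(1)$, and $\|Gr_\tau\|_{C^2}=O(1)$ by (F2). Also $\|\Pi w\|_{C^2}\le C\|w\|_{L^2}=O(1)$, because $\Pi$ has finite-dimensional smooth range. Since $GD_u(\rho E)=w-\Pi w+Gr_\tau$ and $P_v$ has order two,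
\[
P_vGD_u(\rho E)=P_vw+O(1)=-\tau^2V^\sharp a_0E+O(\tau)=\tau^2E\,\frac{U^\sharp V^\sharp}{q}\,\rho+O(\tau).
\]
Exchanging $u$ and $v$ gives the same expression for $P_uGD_v(\rho E)$.
\end{proof}

\subsection{Regularity forces divisibility}

\begin{lemma}\label{lem:divide}
If $(\chi,A_{u,v}\psi)$ is regular on the coordinate ball $O'$, then at each point of $O'$ we have $U=-\frac\lambda nu\,\omega$ or $V=-\frac\lambda nv\,\omega$.
\end{lemma}

\begin{proof}
Let $R$ be as in Definition~\ref{def:regular}. For $\psi\in C_c^\infty(O')$ let $B\psi=A_{u,v}\psi-\int R(\cdot,y)\psi(y)\,dV(y)$, a smooth function on $O'$. By hypothesis $(\chi,B\psi)=0$ for all $\chi\in C_c^\infty(O'\setminus\operatorname{supp}\psi)$, so $B\psi=0$ on $O'\setminus\operatorname{supp}\psi$. Fix $x\in O'$. The functional $\psi\mapsto(B\psi)(x)$ is a distribution on $O'$, because $A_{u,v}$ is continuous on $C^\infty(X)$, and it vanishes when $x\notin\operatorname{supp}\psi$. By (F4), $(B\psi)(x)=\sum_\nu c_\nu(\partial^\nu\psi)(x)$, a finite sum over multi-indices. Choose $\rho$ equal to $1$ near $x$. Then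
\[
E(x)^{-1}B(\rho E)(x)=\sum_\nu c_\nu(i\tau\xi)^\nu=\sum_d\tau^dp_d(\xi)
\]
with homogeneous polynomials $p_d$ of degree $d$. The term with $R$ is bounded by $\int|R(x,y)\rho(y)|\,dV(y)$, so Lemma~\ref{lem:osc} shows that $\sum_d\tau^{d-2}p_d(\xi)\to2U^\sharp V^\sharp/q$ as $\tau\to\infty$, for every $\xi\ne0$. Hence $p_d=0$ for $d>2$ and $q\,p_2=2U^\sharp V^\sharp$. The polynomial $p_2$ is real on $\mathbb R^{2n}$, so it has real coefficients, and $q$ divides $U^\sharp V^\sharp$ in $\mathbb R[\xi]$.

The polynomial $q$ is irreducible in $\mathbb R[\xi]$: a factor of degree one would vanish on an affine hyperplane, which contains a point $\xi\ne0$, whereas $q(\xi)>0$. As $\mathbb R[\xi]$ is a unique factorization domain, $q$ divides $U^\sharp$ or $V^\sharp$. If $q$ divides the quadratic form $U^\sharp$, then $U^\sharp=cq$ with $c\in\mathbb R$, so $(U-c\,\omega)^\sharp=0$ and $U=c\,\omega$ at $x$. Taking traces gives $-\lambda u=nc$. The same holds for $V$.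
\end{proof}

For $n=1$ the conclusion of Lemma~\ref{lem:divide} is just the eigenvalue equation. For $n\ge2$ it is overdetermined, and this is the only place where the proof of Theorem~\ref{thm:main} uses $n\ge2$.

\begin{proof}[Proof of Proposition~\ref{prop:nonlocal}]
Suppose the form is regular on a nonempty open set, hence on a coordinate ball $O'$. Each alternative in Lemma~\ref{lem:divide} defines a closed subset of $O'$. If the first holds on all of $O'$, put $w=u$ and $O''=O'$. Otherwise the first fails on a nonempty open set $O''$, on which the second holds; put $w=v$. In both cases $i\partial\bar\partial w=-\frac\lambda nw\,\omega$ on $O''$. The left side and $\omega$ are closed and $\lambda\ne0$, so $dw\wedge\omega=0$ on $O''$, and $dw=0$ there by Lemma~\ref{lem:wedge}. Then $\lambda w=\Delta w=0$ on $O''$, and $w\equiv0$ by (F3), a contradiction.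
\end{proof}

With the last sentence of Section~\ref{sec:second} we obtain:

\begin{corollary}\label{cor:H}
For $n\ge2$ the form $H$ is not regular on any nonempty open set.
\end{corollary}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Openness is Lemma~\ref{lem:cont}. If $S_k$ is not dense, take $\omega_*$ as in Lemma~\ref{lem:reduce}. For $\chi,\psi\in C_c^\infty(O)$ the forms $\alpha_\chi,\alpha_\psi$ lie in $L$, so $M_{12}(\omega_*+s\alpha_\chi+t\alpha_\psi)=0$ for small $s,t$, and $H(\chi,\psi)=0$. Thus $H$ is regular on $O$ with $R=0$, against Corollary~\ref{cor:H}. So each $S_k$ is dense, $S=\bigcap_kS_k$ is residual, and it is dense because $\mathcal K_L$ is Baire.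
\end{proof}

\section{Codimension two and paths}\label{sec:paths}

Let $n\ge2$. A generic path avoids a set cut out by two independent equations, so Theorem~\ref{thm:paths}(1) will follow once $\mathcal K_L\setminus S$ is covered by countably many such sets. Where the first variation moves the traceless part of $M$ in two independent directions, two entries of $M$ provide the equations. Where it does not, the degeneracy of the first variation is itself an equation, and its differential is $H$. We need three consequences of Corollary~\ref{cor:H}.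

\begin{lemma}\label{lem:Hrank}
Let $H$ be as in Section~\ref{sec:second}.
\begin{enumerate}
\item For $\varphi_0\in C^\infty(X)$ there is $p\in C^\infty(X)$ with $H(\chi,\varphi_0)=(\chi,p)$ whenever $\operatorname{supp}\chi\cap\operatorname{supp}\varphi_0=\emptyset$.
\item There are $\chi_1,\chi_2,\psi_1,\psi_2\in C_c^\infty(O)$ with $\det H(\chi_i,\psi_j)\ne0$.
\item If $\theta(\varphi)=(\varphi,p_0)$ with $p_0\in C^\infty(X)$ not identically zero on $O$, there are $\chi,\psi\in C_c^\infty(O)$ with $\theta(\chi)=\theta(\psi)=0$ and $H(\chi,\psi)\ne0$.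
\end{enumerate}
\end{lemma}

\begin{proof}
(1) For fixed $\psi=\varphi_0$, every term in Proposition~\ref{prop:second} is the integral of $\chi$ against a smooth function.

Call a closed coordinate ball $K\subset O$ \emph{small} if its volume is less than half that of $O$. The complement in $O$ of two small balls is open and nonempty, and by a partition of unity every $\varphi\in C_c^\infty(O)$ is a finite sum of functions supported in small balls.

(2) By Corollary~\ref{cor:H}, $H$ does not vanish on $C_c^\infty(O)$, so $H(\chi_0,\psi_0)\ne0$ for some $\chi_0,\psi_0$ supported in small balls $K_1,K_2$. If all determinants vanished, then $H(\chi,\psi)=H(\chi,\psi_0)H(\psi,\chi_0)/H(\chi_0,\psi_0)$ for $\chi,\psi\in C_c^\infty(O)$. By (1), $H$ would be regular on $O\setminus(K_1\cup K_2)$.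

(3) Choose $\varphi_1$ supported in a small ball $K$ with $\theta(\varphi_1)=1$. If (3) fails, then $H(\chi-\theta(\chi)\varphi_1,\psi-\theta(\psi)\varphi_1)=0$ for all $\chi,\psi\in C_c^\infty(O)$, that is,
\[
H(\chi,\psi)=\theta(\chi)H(\psi,\varphi_1)+\theta(\psi)H(\chi,\varphi_1)-\theta(\chi)\theta(\psi)H(\varphi_1,\varphi_1).
\]
By (1), $H$ would be regular on $O\setminus K$.
\end{proof}

Let $\omega\in\mathcal K_L$ have a block $\lambda_{a-1}<\lambda_a=\dots=\lambda_{a+m-1}<\lambda_{a+m}$ with $a\ge1$, $m\ge2$. For an orthonormal basis $(e_i)$ of this eigenspace and $\varphi\in C_c^\infty(O)$, let $\tau_\omega(\varphi)$ be the traceless part of the symmetric matrix $\big(\int\varphi P(e_i,e_j)\,dV_\omega\big)_{ij}$. A change of basis conjugates $\tau_\omega$ by a fixed orthogonal matrix, so the rank of the linear map $\tau_\omega$ is well defined. For $r=0,1,2$ let $\mathcal T_{a,m,r}$ be the set of $\omega\in\mathcal K_L$ with such a block and $\min(\operatorname{rank}\tau_\omega,2)=r$. Then $\mathcal K_L\setminus S=\bigcup\mathcal T_{a,m,r}$ and $\mathcal T_{a,m,r}\cap S_a=\emptyset$.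

\begin{lemma}\label{lem:codim}
Each $\omega_*\in\mathcal T=\mathcal T_{a,m,r}$ has an open neighborhood $N$ in $\mathcal K_L$, a smooth map $f=(f_1,f_2)$ from an open subset of $\mathcal B$ containing $N$ to $\mathbb R^2$, and $\beta_1,\beta_2\in L$, such that $\det(Df_j[\beta_i])\ne0$ on $N$ and $f=0$ on $\mathcal T\cap N$.
\end{lemma}

\begin{proof}
Take $M$ and $\mathcal N$ from Lemma~\ref{lem:M} and write $\partial_\varphi=D(\cdot)[\alpha_\varphi]$ for $\varphi\in C_c^\infty(O)$. For $\omega\in\mathcal T\cap\mathcal N$ the matrix $M(\omega)$ is scalar, and by \eqref{eq:first}, $\tau_\omega(\varphi)$ is the traceless part of $\partial_\varphi M(\omega)$ in the basis $e_i(\omega)$. So for every linear functional $\ell$ on $\mathbb R^{m\times m}$ with $\ell(I)=0$,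
\begin{equation}\label{eq:ell}
\ell(M(\omega))=0\quad\text{and}\quad\partial_\varphi\,\ell(M)(\omega)=\ell(\tau_\omega(\varphi))\qquad(\omega\in\mathcal T\cap\mathcal N).
\end{equation}
It suffices to find smooth $f_1,f_2$ on $\mathcal N$ that vanish on $\mathcal T\cap\mathcal N$, and $\varphi_1,\varphi_2$ with $\det(\partial_{\varphi_i}f_j)\ne0$ at $\omega_*$; by continuity the determinant stays nonzero on a neighborhood $N$.

\emph{Case $r=2$.} The image of $\tau_{\omega_*}$ has dimension at least $2$ and meets $\mathbb RI$ only in $0$. Choose $\ell_1,\ell_2$ vanishing on $I$ and independent on this image, and put $f_j=\ell_j(M)$. By \eqref{eq:ell} the $f_j$ vanish on $\mathcal T\cap\mathcal N$, and $\varphi\mapsto(\partial_\varphi f_1,\partial_\varphi f_2)(\omega_*)$ is onto $\mathbb R^2$.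

\emph{Case $r=0$.} By \eqref{eq:ell}, $\partial_\psi M_{12}=0$ on $\mathcal T\cap\mathcal N$ for all $\psi$. Take $\chi_i,\psi_j$ from Lemma~\ref{lem:Hrank}(2) and $f_j=\partial_{\psi_j}M_{12}$. Then $\partial_{\chi_i}f_j(\omega_*)=H(\chi_i,\psi_j)$.

\emph{Case $r=1$.} The image of $\tau_{\omega_*}$ is $\mathbb R\Sigma$ with $\Sigma\ne0$ symmetric and traceless, hence not scalar. Choose the basis $(e_i)$ in Lemma~\ref{lem:M} so that $\Sigma$ is diagonal with $\Sigma_{11}\ne\Sigma_{22}$. Put $f_1=M_{11}-M_{22}$ and $y=M_{12}$. Then $\partial_\varphi y(\omega_*)=0$ for all $\varphi$, while $\theta(\varphi)=\partial_\varphi f_1(\omega_*)=(\varphi,P(e_1,e_1)-P(e_2,e_2))$ is not zero on $C_c^\infty(O)$. So $f_1$ gives one equation, and the second must express that the rank is one. Take $\chi,\psi$ from Lemma~\ref{lem:Hrank}(3), $\varphi_1$ with $\theta(\varphi_1)=1$, and put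
\[
f_2=\partial_{\varphi_1}f_1\;\partial_\psi y-\partial_\psi f_1\;\partial_{\varphi_1}y .
\]
On $\mathcal T\cap\mathcal N$ we have $f_1=0$ by \eqref{eq:ell}. There, also by \eqref{eq:ell}, the map $\varphi\mapsto(\partial_\varphi f_1,\partial_\varphi y)$ factors through $\tau_\omega$, so it has rank at most one and the determinant $f_2$ vanishes. At $\omega_*$ we have $\partial_{\varphi_1}f_1=1$ and $\partial_\chi f_1=\partial_\psi f_1=\partial_\psi y=\partial_{\varphi_1}y=0$. Of the four terms of $\partial_\chi f_2$ only $\partial_{\varphi_1}f_1\;\partial_\chi\partial_\psi y=H(\chi,\psi)$ survives. The determinant along $\alpha_{\varphi_1},\alpha_\chi$ is therefore $H(\chi,\psi)\ne0$.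
\end{proof}

For each $\omega_*\in\mathcal T_{a,m,r}$ choose a neighborhood $C\subset N$ of $\omega_*$ that is closed in $\mathcal K_L$. A subset of a separable metrizable space is Lindel\"of, so each $\mathcal T_{a,m,r}$ is covered by countably many of its sets $C$. Enumerate all the chosen data as $C_j\subset N_j$, $f^j$, $\beta^j_1,\beta^j_2$, with $a_j$ the corresponding index $a$, and put
\[
Y_j=C_j\cap\{f^j=0\}\cap(\mathcal K_L\setminus S_{a_j}).
\]
Each $Y_j$ is closed in $\mathcal K_L$ and disjoint from $S$, and $\mathcal K_L\setminus S=\bigcup_jY_j$.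

\begin{proof}[Proof of Theorem~\ref{thm:paths}(1)]
The $C^1$ paths in $\kappa+L$ from $\omega_0$ to $\omega_1$ form a closed affine subspace of the Fr\'echet space $C^1([0,1],\mathcal Z)$. Those with values in a given open subset of $\kappa+L$ form an open set, by compactness of $[0,1]$. So the space $\mathcal P$ of paths in $\mathcal K_L$ is Baire; it is nonempty, since it contains the segment; and the set $\mathcal P_j$ of paths avoiding $Y_j$ is open in $\mathcal P$. The paths in $S$ form the set $\bigcap_j\mathcal P_j$, so it remains to show that $\mathcal P_j$ is dense. We drop the index $j$.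

Let $\gamma\in\mathcal P$. For $s\in\mathbb R^2$ put $\gamma_s(t)=\gamma(t)+t(1-t)(s_1\beta_1+s_2\beta_2)$; then $\gamma_s\in\mathcal P$ for small $s$ and $\gamma_s\to\gamma$ as $s\to0$. The perturbation degenerates at the endpoints, but $\omega_0,\omega_1\notin Y$ and $Y$ is closed, so there is $\delta>0$ with $\gamma_s(t)\notin Y$ for $t\in[0,\delta]\cup[1-\delta,1]$ and small $s$. The set $J=\{t\in[\delta,1-\delta]:\gamma(t)\in C\}$ is compact and $\gamma(J)\subset N$. Choose an open $J'\supset J$ with compact closure in $(0,1)$ and $\gamma(\overline{J'})\subset N$. By compactness there is $s_0>0$ such that for $|s|<s_0$ also $\gamma_s(\overline{J'})\subset N$ and $\gamma_s(t)\notin C$ for $t\in[\delta,1-\delta]\setminus J'$. The map $\Phi(t,s)=f(\gamma_s(t))\in\mathbb R^2$ is $C^1$ on $J'\times\{|s|<s_0\}$, and $\partial\Phi/\partial s_i=t(1-t)\,Df[\beta_i]$, so $\partial_s\Phi$ is invertible. By the implicit function theorem $\Phi^{-1}(0)$ is a countable union of graphs $s=\sigma(t)$ of $C^1$ maps on intervals. The image of an interval under a $C^1$ map to $\mathbb R^2$ has measure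 zero, so the projection of $\Phi^{-1}(0)$ to the $s$-plane is null. For $s$ outside this null set, $f(\gamma_s(t))\neq0$ for all $t\in J'$, so $\gamma_s$ avoids $Y$; such $s$ exist arbitrarily close to $0$. Hence $\bigcap_j\mathcal P_j$ is residual in $\mathcal P$, and it is nonempty.
\end{proof}

\section{Segments and finite-dimensional families}\label{sec:segments}

Along a segment the Laplacian depends analytically on the parameter, and analytic eigenvalue branches that are distinct at one point rarely meet. We recall the statement. A family $T_t$ of closed operators on a complex Hilbert space, for $t$ in a domain $\Omega\subset\mathbb C$ symmetric about $\mathbb R$, is \emph{holomorphic of type (A)} if the domain of $T_t$ does not depend on $t$ and $t\mapsto T_tf$ is holomorphic for each $f$ in it; it is \emph{self-adjoint} if $T_t^*=T_{\bar t}$. If moreover the $T_t$ have compact resolvent and $\Omega$ contains a real interval $I$, then there are real-analytic functions $\mu_j$ on $I$, $j\in\mathbb N$, such that the $\mu_j(t)$ are the eigenvalues of $T_t$ repeated according to multiplicity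 \cite[VII, Thm.~3.9]{Kato}.

\begin{proof}[Proof of Theorem~\ref{thm:paths}(2)]
Let $\omega_t=(1-t)\omega_0+t\omega_1$, which is positive for $t$ in a compact interval $\overline I$ whose interior $I$ contains $[0,1]$, and let $\rho_t=dV_{\omega_t}/dV_{\omega_0}$, a polynomial in $t$ with smooth coefficients. The operators $\Delta_{\omega_t}$ are self-adjoint for different inner products. Multiplication by $\rho_t^{1/2}$ is unitary from $L^2(dV_{\omega_t})$ to $L^2(dV_{\omega_0})$ and preserves $H^2$, so $T_t=\rho_t^{1/2}\Delta_{\omega_t}\rho_t^{-1/2}$ is self-adjoint on the fixed space $L^2(dV_{\omega_0})$ with domain $H^2$ and has the eigenvalues of $\Delta_{\omega_t}$.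

In coordinates $\det g_t=\rho_t\det g_0$, so $g_t^{-1}$ is a polynomial in $t$ divided by $\rho_t$, and so, with a power of $\rho_t$, is $\rho_t^{1/2}$ times a derivative of $\rho_t^{-1/2}$. Hence $t\mapsto T_t\in B(H^2,L^2)$ extends holomorphically to a symmetric complex neighborhood $\Omega$ of $\overline I$ on which $\rho_t$ has no zero on $X$. For real $t$ the operator $T_t+1:H^2\to L^2$ is invertible, and this persists on $\Omega$ after shrinking. So $T_t$ is closed on $H^2$, and its resolvent is compact because $H^2\subset L^2$ is compact. For $f,h\in H^2$ the Hermitian products of $T_tf$ with $h$ and of $f$ with $T_{\bar t}h$ are holomorphic in $t$ and agree for real $t$, so $T_{\bar t}\subset T_t^*$; equality holds because $T_{\bar t}+1$ and $T_t^*+1$ are both bijective onto $L^2$. The theorem above applies. Since $\omega_0\in S$, the numbers $\mu_j(0)$ are pairwise distinct, so each $\mu_j-\mu_k$, $j\ne k$, is a nonzero analytic function on $I$ and has finitely many zeros in $[0,1]$. Outside the countable union of these zero sets the spectrum is simple.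

Now let $\mathcal C\subset\mathcal K_L$ be a relatively open convex subset of a finite-dimensional affine subspace, with $\omega_0\in\mathcal C\cap S$. The set $\mathcal C\setminus S=\bigcup_k(\mathcal C\setminus S_k)$ is a countable union of relatively closed sets, hence measurable. Each ray from $\omega_0$ meets $\mathcal C$ in an interval, which is a countable union of segments $[\omega_0,\omega_1]$ with $\omega_1\in\mathcal C$, so the ray meets $\mathcal C\setminus S$ in a countable set. Integrating in polar coordinates centered at $\omega_0$ shows that $\mathcal C\setminus S$ is null.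
\end{proof}

\begin{thebibliography}{9}

\bibitem{MO} \emph{All Questions}, \texttt{https://mathoverflow.net/\allowbreak questions/\allowbreak tagged/\allowbreak fa.functional-analysis\allowbreak\%2bdg.differential-geometry\allowbreak?page=7\allowbreak\&tab=newest}

\bibitem{Aronszajn} Aronszajn, 1957.

\bibitem{Kato} Kato, \emph{Perturbation Theory for Linear Operators}.

\end{thebibliography}
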